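# The equation $ax=by$ in finite commutative semigroups: a false bound, a true bound, and union-closed families

## 1. Abelian groups, where the equation can be solved

A **semigroup** is a set with an associative product. For elements $a,b$ of a semigroup $S$, let $R_S(a,b)$ be the set of pairs $(x,y)\in S\times S$ with $x,y\notin\{a,b\}$ and $ax=by$. Let $r_S(a,b)$ be the largest $m\ge 0$ for which there are pairs $(x_1,y_1),\dots,(x_m,y_m)\in R_S(a,b)$ with the $x_i$ pairwise distinct and the $y_i$ pairwise distinct. Put
$$r(S)=\sup\{r_S(a,b): a,b\in S,\ a\ne b\},\qquad \sup\emptyset:=0 .$$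
So $r(S)\ge m$ means that for some $a\neq b$ there are two $m$-element lists avoiding $a$ and $b$, one of $x$'s and one of $y$'s, such that multiplying the first by $a$ matches multiplying the second by $b$, term by term. The two lists may overlap or even coincide.

How large must $r(S)$ be? The post "Conjecture about commutative semigroups" (https://mathoverflow.net/q/480381) proposes the following.

**Conjecture.** If $S$ is a commutative finite semigroup of order $n\ge2$ other than the cyclic group of order $3$, then $r(S)\ge\lfloor (n-1)/2\rfloor$.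

For $n=2$ the right side is $0$, so there is nothing to prove; the source records that $n=3$ is also fine. There is one class in which we can compute $r$ outright.

**Proposition 1.** Let $G$ be a finite abelian group of order $n$ and let $a\neq b$ in $G$. Then $r_G(a,b)=n-2$ if $a^2=b^2$, and $r_G(a,b)=n-3$ otherwise.

*Proof.* In a group, $ax=by$ means $y=b^{-1}ax$. So each $x$ has exactly one partner $y$, and different $x$ have different partners. Hence $r_G(a,b)$ is the number of $x$ with $x\notin\{a,b\}$ and $b^{-1}ax\notin\{a,b\}$. Now $b^{-1}ax=a$ means $x=b$, which is already excluded, and $b^{-1}ax=b$ means $x=a^{-1}b^2$. So the excluded values of $x$ are exactly $a$, $b$, $a^{-1}b^2$. The third is never $b$, since $a\ne b$, and it equals $a$ exactly when $a^2=b^2$. $\square$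

For abelian groups the conjecture follows, with the stated exception. If $n\ge4$, then $n-3\ge\lfloor(n-1)/2\rfloor$; if $n=2$ the bound is $0$. For $n=3$ the map $x\mapsto x^2$ is injective, so $r=0<1$. This is why the group of order $3$ is excluded.

What changes in general? The proof used cancellation once, to solve for $y$, and everything followed. Without cancellation, $ax=by$ may have no solution $y$ for a given $x$, or many. So the cases to study are those at the other extreme, where there is no nontrivial group inside $S$.

## 2. Trivial subgroups: chains, power sets, and the four theorems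

A **monoid** is a semigroup with an identity. A **zero** is an element $0$ with $0x=x0=0$ for all $x$. An **idempotent** is an $e$ with $e^2=e$. A **subgroup** of a semigroup $S$ is a subset that is a group under the product of $S$; its identity is an idempotent of $S$ and need not be an identity of $S$. All subgroups are trivial if each has one element. This holds, for instance, if $x^3=x^2$ for all $x\in S$: inside a subgroup with identity $e$ we may cancel and get $x=e$. An **ideal** of a commutative semigroup is a nonempty subset $I$ with $IS\subseteq I$. A **semilattice** is a commutative semigroup in which every element is idempotent; examples are a chain under $\max$ and a power set under $\cup$.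

The simplest way to bound $r(S)$ from below is to use pairs with $x=y$. For $a\ne b$ put
$$I(a,b)=\{x\in S: ax=bx\}.$$
The pairs $(x,x)$ with $x\in I(a,b)\setminus\{a,b\}$ are admissible, so
$$r(S)\ \ge\ |I(a,b)\setminus\{a,b\}|\ \ge\ |I(a,b)|-2. \tag{1}$$

**Chains.** In $\{1,\dots,n\}$ with product $\max$ and $n\ge2$, take $a=1$, $b=2$. Every $x\ge3$ satisfies $ax=x=bx$. So $r\ge n-2$, and the conjecture holds.

**Power sets.** Let $|V|=k\ge1$ and $S=(2^V,\cup)$, so $n=2^k$. With $a=\emptyset$ and $b=\{v\}$, the set $I(a,b)$ consists of the $2^{k-1}$ sets containing $v$. It contains $b$ and not $a$, so $r(S)\ge 2^{k-1}-1$. Conversely, suppose $a\ne b$ and $a\cup x_i=b\cup y_i$ for $i\le m$, as in the definition. Interchanging $(a,x_i)$ with $(b,y_i)$ if necessary, pick $v\in a\setminus b$. Then $v\in b\cup y_i$ forces $v\in y_i$. So $a,y_1,\dots,y_m$ are $m+1$ different sets containing $v$, and $m+1\le2^{k-1}$. Hence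
$$r(2^V,\cup)=2^{k-1}-1=\lfloor(n-1)/2\rfloor ,$$
and the conjectured bound is attained. The computation also shows what governs $r$ here: how often a point $v$ occurs.

Put $\varphi=\frac{\sqrt5-1}2$ and $\psi=1-\varphi=\frac{3-\sqrt5}2\approx0.38197$. We shall prove four results.

**Theorem A.** There are finite commutative monoids $S$ of arbitrarily large order $n$ with $r(S)\le(\frac8{17}+o(1))n$. Since $\frac8{17}<\frac12$, these satisfy $r(S)<\lfloor(n-1)/2\rfloor$ once $n$ is large. So the conjecture is false.

**Theorem B.** There is $n_0$ such that for every $n\ge n_0$ there is a commutative semigroup $S$ of order $n$ with $r(S)\le0.497\,n<\lfloor(n-1)/2\rfloor$.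

**Theorem C.** If $S$ is a finite commutative semigroup of order $n\ge2$ whose subgroups are all trivial, then $r(S)\ge\psi n-2$.

**Theorem D.** Restricted to semilattices, the conjecture is equivalent to Frankl's union-closed sets conjecture.

All semigroups built for A and B are monoids with zero whose subgroups are trivial. So, with the minimum taken over finite commutative semigroups $S$ of order $n$ with trivial subgroups, $\liminf_{n\to\infty}\min_{|S|=n}r(S)/n$ lies in $[\psi,\frac8{17}]$. Its exact value is not determined here.

## 3. Semilattices and Frankl's conjecture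

A family of sets is **union-closed** if it contains the union of any two of its members.

**Frankl's conjecture.** In every finite union-closed family $\mathcal F\ne\emptyset,\{\emptyset\}$, some element lies in at least $|\mathcal F|/2$ members.

The power set computation suggests looking for counterexamples among union-closed families. Theorem D says exactly where that plan stops: a semilattice counterexample would refute Frankl's conjecture.

### Proof of Theorem D

**Step 1: the conjecture for semilattices implies Frankl's.** The purpose is to read off a frequent element from a long list of pairs. Let $\mathcal F$ be as in Frankl's conjecture. If $|\mathcal F|=1$, its only member is nonempty and any element of it works. Let $|\mathcal F|=n\ge2$. The semilattice $(\mathcal F,\cup)$ has order $n$, so there are $a\ne b$ in $\mathcal F$ and $m\ge\lfloor(n-1)/2\rfloor$ pairs with $a\cup x_i=b\cup y_i$. By symmetry take $v\in a\setminus b$. As before, $v$ lies in $a,y_1,\dots,y_m$, which are distinct because $y_i\ne a$. And $m+1\ge\lfloor(n+1)/2\rfloor\ge n/2$.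

**Step 2: represent an abstract semilattice by sets.** For the converse we must turn $S$, of order $n\ge2$, into a union-closed family in which "containing an element" has a meaning inside $S$. Order $S$ by $x\le y\iff xy=y$; then $xy=x\vee y$ is the join. Let $\mathcal M$ be the set of $c\in S$ for which there is an element $c^*>c$ such that $d\ge c^*$ for all $d>c$. (In $2^{\{1,2\}}$ we have $\mathcal M=\{\{1\},\{2\}\}$, both with $c^*=\{1,2\}$. The empty set is not in $\mathcal M$, because nothing strictly above it lies below both $\{1\}$ and $\{2\}$, and the top is not in $\mathcal M$, because nothing is above it.) Put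
$$F_x=\{c\in\mathcal M:x\not\le c\}.$$
Since $x\vee y\le c$ holds exactly when $x\le c$ and $y\le c$, we get $F_{x\vee y}=F_x\cup F_y$. So $\{F_x:x\in S\}$ is union-closed.

The map $x\mapsto F_x$ is injective. If $x\neq y$, then, interchanging them if necessary, $x\not\le y$. Let $c$ be maximal among the elements with $c\ge y$ and $c\not\ge x$; there are such elements, since $y$ is one. Every $d>c$ satisfies $d\ge y$, so by maximality $d\ge x$, hence $d\ge c\vee x$. Also $c\vee x>c$ since $x\not\le c$. Thus $c\in\mathcal M$ with $c^*=c\vee x$, and $c\in F_x$. As $y\le c$, $c\notin F_y$.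

**Step 3: Frankl's conjecture implies the conjecture for semilattices.** The family $\{F_x\}$ has $n\ge2$ members. By Frankl's conjecture some $c\in\mathcal M$ lies in at least $n/2$ of them. That is, $U=\{x:x\not\le c\}$ has $|U|\ge n/2$. Put $b=c^*$. Then $b\in U$ and $c\notin U$. For $x\in U$ we have $c\vee x>c$, so $c\vee x\ge b$, and, since $b\vee c=b$,
$$bx=b\vee c\vee x=c\vee x=cx .$$
The pairs $(x,x)$ with $x\in U\setminus\{b\}$ avoid $b$ and $c$, so
$$r_S(c,b)\ge|U|-1\ge\lceil n/2\rceil-1=\lfloor(n-1)/2\rfloor.\qquad\blacksquare$$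

## 4. Sets carrying nilpotent labels

To go beyond semilattices, attach to each set a label from a small monoid. For $\lambda\ge1$ let
$$L=L_\lambda=\{1,0,z_1,\dots,z_\lambda\},$$
where $1$ is an identity and the product of any two elements $\ne1$ is $0$. This is associative: a triple product is $0$ as soon as two factors are $\ne1$, however it is bracketed, and otherwise at most one factor matters. For a finite set $V$ the set $2^V\times L$ is a commutative monoid under
$$(A,\alpha)(B,\beta)=(A\cup B,\alpha\beta).$$
For example, $(\{1\},z_1)(\{2\},1)=(\{1,2\},z_1)$ and $(\{1\},z_1)(\{2\},z_2)=(\{1,2\},0)$. Since $\alpha^2=\alpha^3$ in $L$, it satisfies $x^3=x^2$. So all subgroups of it, and of its subsemigroups, are trivial.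

The next lemma extends the frequency argument for power sets. Labels add one more set to control, the set $P_*$ of labeled elements.

**Lemma 2.** Let $S$ be a subsemigroup of $2^V\times L$. Put $P_v=\{(A,\alpha)\in S:v\in A\}$ for $v\in V$, and $P_*=\{(A,\alpha)\in S:\alpha\ne1\}$. Then $r(S)\le\max(|P_*|,\max_v|P_v|)$.

*Proof.* Let $a=(A,\alpha)\ne b=(B,\beta)$ and $ax_i=by_i$ for $1\le i\le m$, with distinct $x_i=(X_i,\xi_i)$ and distinct $y_i=(Y_i,\eta_i)$. We may interchange $(a,x_i)$ with $(b,y_i)$ throughout.

Suppose $A\ne B$; by symmetry take $v\in A\setminus B$. From $v\in A\cup X_i=B\cup Y_i$ we get $v\in Y_i$. So all $y_i$ lie in $P_v$ and $m\le|P_v|$.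

Suppose $A=B$. Then $\alpha\ne\beta$ and $\alpha\xi_i=\beta\eta_i$. If one of $\alpha,\beta$ is $1$, say $\alpha=1$, then $\beta\ne1$ and $\xi_i=\beta\eta_i\ne1$. So all $x_i\in P_*$ and $m\le|P_*|$. If neither is $1$, at least one is nonzero, say $\alpha=z_j$. If some $\xi_i$ were $1$, then $z_j=\beta\eta_i\in\{\beta,0\}$, which is impossible because $z_j\ne\beta$ and $z_j\ne0$. So again all $x_i\in P_*$ and $m\le|P_*|$. $\square$

The subsemigroups we use have three layers: unlabeled sets, sets labeled $0$, and sets that occur once with each label $z_1,\dots,z_\lambda$.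

**Lemma 3.** Let $\mathcal T,\mathcal Z,\mathcal W\subseteq2^V$ be such that $\mathcal T$ is closed under union; $B\cup A\in\mathcal Z$ whenever $B\in\mathcal Z$ and $A\subseteq V$; $\mathcal W\subseteq\mathcal Z$; and $T\cup C\in\mathcal W$ for $T\in\mathcal T$, $C\in\mathcal W$. Then
$$S=\mathcal T\times\{1\}\ \cup\ \mathcal Z\times\{0\}\ \cup\ \mathcal W\times\{z_1,\dots,z_\lambda\}$$
is a subsemigroup of $2^V\times L$ of order $|\mathcal T|+|\mathcal Z|+\lambda|\mathcal W|$.

*Proof.* The three layers are disjoint, which gives the order. For products: $(T,1)(T',1)=(T\cup T',1)$ with $T\cup T'\in\mathcal T$, and $(T,1)(C,z_i)=(T\cup C,z_i)$ with $T\cup C\in\mathcal W$. Every other product has second coordinate $0$ and first coordinate $A\cup B$, where at least one of $A,B$ lies in $\mathcal Z$ (recall $\mathcal W\subseteq\mathcal Z$). So it lies in $\mathcal Z\times\{0\}$. $\square$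

The gain is that $\mathcal W$ is counted $\lambda$ times, with $\lambda$ at our disposal, and $\mathcal W$ need not be union-closed: two members of $\mathcal W\times\{z_i\}$ multiply into the $0$-layer. So we may hope for a $\mathcal W$ in which every point has frequency well below $\frac12$, and use it to dilute the frequencies in $\mathcal T$.

## 5. Two failed choices, and what they demand of $\mathcal T,\mathcal Z,\mathcal W$

**First choice: let $\mathcal T$ contain $\emptyset$ and a singleton $\{v\}$**, for instance $\mathcal T=2^V$. By the hypotheses of Lemma 3, each of $\mathcal T$, $\mathcal Z$, $\mathcal W$ is then closed under adding $v$. In each of them the map $C\mapsto C\cup\{v\}$ injects the members without $v$ into the members with $v$. So $|P_v|\ge n/2$. This is not just a weakness of Lemma 2: with $a=(\emptyset,1)$ and $b=(\{v\},1)$, every $x\in P_v$ satisfies $ax=x=bx$. As $b\in P_v$ and $a\notin P_v$, $r(S)\ge|P_v|-1\ge\lceil n/2\rceil-1=\lfloor(n-1)/2\rfloor$, and the conjecture holds for $S$. So the action of $\mathcal T$ on $\mathcal W$ is the obstacle: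 it pushes members of $\mathcal W$ upward.

The cure is to let the nonempty members of $\mathcal T$ be large. Take $\mathcal W=\mathcal D\cup\mathcal E$, where $\mathcal D$ is a family with low frequencies and $\mathcal E$ receives all sets $T\cup C$ with $\emptyset\ne T\in\mathcal T$, $C\in\mathcal W$. High frequencies in $\mathcal E$ do no harm if $|\mathcal E|=o(|\mathcal D|)$.

**Second choice: do this on one ground set.** Let $|V|=N$ with $88\mid N$, split $V$ into $11$ equal blocks, and let $\mathcal T$ consist of $\emptyset$ and all sets containing a block. Let $\mathcal D$ be the family of all $\frac38N$-element sets and $\mathcal E=\mathcal T\setminus\{\emptyset\}$. Then $|\mathcal E|\le11\cdot2^{10N/11}$, while $|\mathcal D|$ exceeds $2^{0.954N}/(N+1)$ (see (2) and (3) below). So $|\mathcal E|=o(|\mathcal D|)$, as wanted. But $\mathcal Z$ must contain $\mathcal D$ and all supersets of its members, hence all sets of size at least $\frac38N$. By Chebyshev's inequality this is $(1-o(1))2^N$ sets, and $|\mathcal T|=o(|\mathcal Z|)$. So $|P_*|/n\to1$.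

Again this is fatal and not a defect of the lemma: in the situation of Lemma 3 with $C\in\mathcal W$, put $a=(C,z_1)$, $b=(C,0)$. For $x=(X,\xi)\in P_*$ we have $ax=(C\cup X,0)=bx$. So $P_*\subseteq I(a,b)$ and, by (1), $r(S)\ge|P_*|-2$. Thus here $r(S)/n\to1$.

So a third demand appears: $|\mathcal Z|=o(|\mathcal T|)$. The way out is to split the ground set in two, $V=V_1\sqcup V_2$, and let membership in $\mathcal T$ depend on $V_1$ only, membership in $\mathcal Z$ on $V_2$ only. A set in $\mathcal T\setminus\{\emptyset\}$ must contain a block in $V_1$; a set in $\mathcal Z$ must contain a block in $V_2$. If the blocks in $V_2$ are larger than those in $V_1$, then $\mathcal Z$ is exponentially smaller than $\mathcal T$. Sets containing a block of each kind form $\mathcal E$, which is smaller still. Between $\mathcal E$ and $\mathcal Z$ there is room for a family $\mathcal D\subseteq\mathcal Z$ of sets of density below $\frac12$.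

**The frequency budget.** Suppose all this is arranged, with $|\mathcal T|\approx\theta n$, $\lambda|\mathcal D|\approx(1-\theta)n$, and the rest negligible. With $11$ blocks in $V_1$, a point of $V_1$ will have frequency about $\frac1{11}+\frac{10}{11}\cdot\frac12=\frac6{11}$ in $\mathcal T$, and a point of $V_2$ about $\frac12$. With density $\frac38$ outside a forced block, and $10$ blocks in $V_2$, a point will have frequency $\frac38$ in $\mathcal D$ if it lies in $V_1$, and $\frac1{10}+\frac9{10}\cdot\frac38=\frac7{16}$ if it lies in $V_2$. Lemma 2 then asks for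
$$1-\theta<\tfrac12,\qquad \tfrac6{11}\theta+\tfrac38(1-\theta)<\tfrac12,\qquad \tfrac12\theta+\tfrac7{16}(1-\theta)<\tfrac12 .$$
The second condition reads $\theta<\frac{11}{15}$, and the third reads $\theta<1$. So every $\theta\in(\frac12,\frac{11}{15})$ will do. The first and third left sides are equal when $1-\theta=\frac7{16}+\frac\theta{16}$, that is $\theta=\frac9{17}$, and their common value is $\frac8{17}$.

## 6. A monoid with $r(S)\le(\frac8{17}+o(1))n$

### Proof of Theorem A

**Step 1: the families.** Let $s\ge1$ and $V=V_1\sqcup V_2$ with $|V_1|=|V_2|=880s$. Partition $V_1$ into $11$ blocks $X_1,\dots,X_{11}$ of size $80s$, and $V_2$ into $10$ blocks $Y_1,\dots,Y_{10}$ of size $88s$. Define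

* $\mathcal U_1=\{U\subseteq V_1:U\supseteq X_i\text{ for some }i\}$ and $\mathcal Z_2=\{B\subseteq V_2:B\supseteq Y_i\text{ for some }i\}$;
* $\mathcal T=\{\emptyset\}\cup\{U\subseteq V:U\cap V_1\in\mathcal U_1\}$ and $\mathcal Z=\{B\subseteq V:B\cap V_2\in\mathcal Z_2\}$;
* $\mathcal E=\{C\subseteq V:C\cap V_1\in\mathcal U_1,\ C\cap V_2\in\mathcal Z_2\}$;
* $\mathcal D$, the set of all $C\subseteq V$ with $|C\cap V_1|=330s$ and $C\cap V_2=Y_i\cup A$ for some $i$ and some $A\subseteq V_2\setminus Y_i$ with $|A|=297s$;
* $\mathcal W=\mathcal D\cup\mathcal E$.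

Note $330=\frac38\cdot880$ and $297=\frac38\cdot792$, where $792s=|V_2\setminus Y_i|$.

**Step 2: the hypotheses of Lemma 3.** The families $\mathcal U_1$ and $\mathcal Z_2$ are closed under supersets, so $\mathcal T$ is closed under union and $\mathcal Z$ under adding arbitrary sets. Members of $\mathcal D$ and of $\mathcal E$ contain some $Y_i$, so $\mathcal W\subseteq\mathcal Z$. Let $T\in\mathcal T$, $C\in\mathcal W$. If $T=\emptyset$, then $T\cup C=C\in\mathcal W$. If $T\ne\emptyset$, then $(T\cup C)\cap V_1\supseteq T\cap V_1$ lies in $\mathcal U_1$ and $(T\cup C)\cap V_2\supseteq C\cap V_2$ lies in $\mathcal Z_2$. So $T\cup C\in\mathcal E\subseteq\mathcal W$.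

**Step 3: $\mathcal T$ is large and its frequencies are near $\frac12$.** Asymptotics are for $s\to\infty$. The subsets of $V_1$ containing a given $X_i$ number $2^{800s}$, and those containing two given blocks number $2^{720s}$. By the Bonferroni inequalities,
$$11\cdot2^{800s}-55\cdot2^{720s}\le|\mathcal U_1|\le11\cdot2^{800s}.$$
Since $\emptyset\notin\mathcal U_1$, $|\mathcal T|=1+|\mathcal U_1|2^{880s}=(11+o(1))2^{1680s}$.

Let $v\in V_1$. The sets in $\mathcal U_1$ that contain $v$ contain either the block of $v$ (there are $2^{800s}$ such sets, all containing $v$) or one of the ten other blocks together with $v$ (at most $10\cdot2^{800s-1}$ sets). So there are at most $6\cdot2^{800s}$ of them, and at most $6\cdot2^{1680s}=(\frac6{11}+o(1))|\mathcal T|$ members of $\mathcal T$ contain $v$. If $v\in V_2$, exactly half of the members of $\mathcal T\setminus\{\emptyset\}$ contain $v$, so at most $\frac12|\mathcal T|$ members of $\mathcal T$ do.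

**Step 4: $\mathcal Z$ and $\mathcal E$ are small.** By the union bound $|\mathcal Z_2|\le10\cdot2^{792s}$. So
$$|\mathcal Z|=2^{880s}|\mathcal Z_2|\le10\cdot2^{1672s}=o(|\mathcal T|),\qquad|\mathcal E|=|\mathcal U_1||\mathcal Z_2|\le110\cdot2^{1592s}.$$

**Step 5: $\mathcal D$ is much larger than $\mathcal E$.** We need a lower bound for binomial coefficients. Let $h_2(\alpha)=-\alpha\log_2\alpha-(1-\alpha)\log_2(1-\alpha)$. For $0<\alpha<1$ with $\alpha N$ an integer,
$$\binom N{\alpha N}\ge\frac{2^{h_2(\alpha)N}}{N+1}. \tag{2}$$
Indeed, put $t_k=\binom Nk\alpha^k(1-\alpha)^{N-k}$, so $t_0+\dots+t_N=1$. The ratio $t_{k+1}/t_k=\frac{(N-k)\alpha}{(k+1)(1-\alpha)}$ is at least $1$ exactly when $k+1\le(N+1)\alpha$. This holds if $k+1\le\alpha N$, and fails if $k\ge\alpha N$, because $\alpha N+1>(N+1)\alpha$. So the largest of the $N+1$ terms is $t_{\alpha N}=\binom N{\alpha N}2^{-h_2(\alpha)N}$, which is therefore at least $\frac1{N+1}$.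

For $\alpha=\frac38$, using $\log_23<1.585$ and $\log_25<2.322$,
$$h_2(\tfrac38)=3-\tfrac38\log_23-\tfrac58\log_25>3-0.594375-1.45125>0.954. \tag{3}$$
Members of $\mathcal D$ with $i=1$ are determined by $C\cap V_1$ and $A$, which can be chosen freely. Since $880+792=1672$ and $1672\cdot0.954>1595$,
$$|\mathcal D|\ge\binom{880s}{330s}\binom{792s}{297s}\ge\frac{2^{1595s}}{(880s+1)(792s+1)} .$$
Comparing with Step 4, $|\mathcal E|=o(|\mathcal D|)$, so $|\mathcal W|=(1+o(1))|\mathcal D|$. Also $|\mathcal D|\le|\mathcal Z|=o(|\mathcal T|)$.

**Step 6: the frequencies in $\mathcal D$.** We use symmetry. All permutations of $V_1$ (fixing $V_2$ pointwise) preserve $\mathcal D$, so all $v\in V_1$ lie in the same number of members. Counting pairs $(v,C)$ with $v\in C\cap V_1$ in two ways, this number is $\frac{330}{880}|\mathcal D|=\frac38|\mathcal D|$. The permutations of $V_2$ that preserve the partition $\{Y_1,\dots,Y_{10}\}$ also preserve $\mathcal D$, and they act transitively on $V_2$. Every $C\in\mathcal D$ has $|C\cap V_2|=88s+297s=385s$. So each $v\in V_2$ lies in exactly $\frac{385}{880}|\mathcal D|=\frac7{16}|\mathcal D|$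 members.

**Step 7: choose $\lambda$ and add up.** Let $\lambda=\lfloor 8|\mathcal T|/(9|\mathcal D|)\rfloor$, which tends to infinity by Step 5, and let $S$ be as in Lemma 3. Rounding changes $\lambda|\mathcal D|$ by at most $|\mathcal D|=o(|\mathcal T|)$. So $\lambda|\mathcal D|=(\frac89+o(1))|\mathcal T|$, $\lambda|\mathcal E|=o(|\mathcal T|)$ and
$$n=|S|=|\mathcal T|+|\mathcal Z|+\lambda|\mathcal W|=(\tfrac{17}9+o(1))|\mathcal T| .$$
Now estimate the sets of Lemma 2, where $\mathcal Z\times\{0\}$ and the copies of $\mathcal E$ contribute only $o(|\mathcal T|)$: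

* $|P_*|=|\mathcal Z|+\lambda|\mathcal W|=(\frac89+o(1))|\mathcal T|$;
* for $v\in V_1$, $|P_v|\le(\frac6{11}+\frac38\cdot\frac89+o(1))|\mathcal T|=(\frac{29}{33}+o(1))|\mathcal T|$, and $\frac{29}{33}<\frac89$;
* for $v\in V_2$, $|P_v|\le(\frac12+\frac7{16}\cdot\frac89+o(1))|\mathcal T|=(\frac89+o(1))|\mathcal T|$.

The error terms do not depend on $v$. By Lemma 2, $r(S)\le(\frac89+o(1))|\mathcal T|=(\frac8{17}+o(1))n$. Since $\lfloor(n-1)/2\rfloor\ge\frac n2-1$ and $\frac8{17}<\frac12$, we get $r(S)<\lfloor(n-1)/2\rfloor$ for all large $s$. Finally, $S$ is a commutative monoid with identity $(\emptyset,1)$ and zero $(V,0)$, its subgroups are trivial, and it is not the group of order $3$. $\blacksquare$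

## 7. Reaching every large order

The orders produced so far are sparse, since $|\mathcal T|$ grows by a factor of about $2^{1680}$ from one $s$ to the next. Two adjustments are available. Small ones are easy: extra labels on the single set $V$ add elements one at a time. For large ones we want to multiply $|\mathcal T|$ by a factor $q$, and the budget of Section 5 tolerates any $\theta=|\mathcal T|/n$ in $(\frac12,\frac{11}{15})$. Free extra points would give $q=2^\rho$. But consecutive powers of $2$ have ratio $2$, while the window for $\theta$ only spans a ratio of $\frac{11}{15}/\frac12=\frac{22}{15}<2$, so some orders would be missed. Factors of $3$ close the gaps: the numbers $8,9,12,16$ and their multiples by powers of $2$ have consecutive ratios at most $\frac43<\frac{22}{15}$.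

### Proof of Theorem B

**Step 1: a third part.** The purpose is to multiply $|\mathcal T|$ by $q=2^\rho3^\sigma$. Let $V=V_1\sqcup V_2\sqcup V_3$ with $V_1,V_2$ and their blocks as in Section 6, and let $V_3$ consist of $\rho$ single points and $\sigma$ pairs $\{c,d\}$. Let $Q$ be the family of all $A\subseteq V_3$ such that $d\in A\Rightarrow c\in A$ for each pair. A pair meets $A$ in $\emptyset$, $\{c\}$ or $\{c,d\}$, so $|Q|=q$. Also $\emptyset\in Q$ and $Q$ is union-closed. A single point lies in $\frac12q$ members of $Q$, a point $c$ in $\frac23q$, a point $d$ in $\frac13q$, so each $v\in V_3$ lies in at most $\frac23q$ members. Put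

* $\mathcal T=\{\emptyset\}\cup\{U\subseteq V:U\cap V_1\in\mathcal U_1,\ U\cap V_3\in Q\}$;
* $\mathcal Z=\{B\subseteq V:B\cap V_2\in\mathcal Z_2\}$ and $\mathcal E=\{C\subseteq V:C\cap V_1\in\mathcal U_1,\ C\cap V_2\in\mathcal Z_2\}$;
* $\mathcal D\subseteq2^{V_1\cup V_2}$ as in Section 6, and $\mathcal W=\mathcal D\cup\mathcal E$.

The hypotheses of Lemma 3 hold as before: $\mathcal T$ is union-closed since $\mathcal U_1$ and $Q$ are, $\mathcal Z$ is closed under supersets and contains $\mathcal W$, and $T\cup C\in\mathcal E$ for $\emptyset\ne T\in\mathcal T$, $C\in\mathcal W$, because $\mathcal E$ puts no condition on $V_3$.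

**Step 2: extra labels.** To adjust the order by single elements, use $\lambda+\mu$ labels and let
$$S=\mathcal T\times\{1\}\cup\mathcal Z\times\{0\}\cup\mathcal W\times\{z_1,\dots,z_\lambda\}\cup\{V\}\times\{z_{\lambda+1},\dots,z_{\lambda+\mu}\}.$$
By Lemma 3 the first three layers form a semigroup. The product of $(V,z_j)$, $j>\lambda$, with an element of second coordinate $1$ is $(V,z_j)$, and with any other element it is $(V,0)\in\mathcal Z\times\{0\}$. So $S$ is a subsemigroup, of order $|\mathcal T|+|\mathcal Z|+\lambda|\mathcal W|+\mu$. It has identity $(\emptyset,1)$, zero $(V,0)$ and trivial subgroups.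

**Step 3: choose $s$ and $q$ for a given $n$.** Put $A_s=|\mathcal U_1|2^{880s}=(11+o(1))2^{1680s}$, so that $|\mathcal T|=1+qA_s$. Given a large $n$, let $s$ be maximal with $12A_s\le n$, and put $y=n/A_s$. Then $s\to\infty$ as $n\to\infty$. By maximality $12\le y<12A_{s+1}/A_s$. Since $A_{s+1}/A_s\to2^{1680}$, we have $y<2^{1685}$ for large $n$.

Consider $q\in\{8,9,12\}\cdot2^i$ with $i\ge0$. These are $2^{i+3}$, $2^i3^2$, $2^{i+2}3$, so they have the required form, with $\sigma\le2$. For $q=8,9,12,16$ the intervals $[1.4q,1.96q]$ are
$$[11.2,15.68],\quad[12.6,17.64],\quad[16.8,23.52],\quad[22.4,31.36].$$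
Each starts before the previous one ends, and the pattern repeats after doubling. So over all $i$ the intervals cover $[11.2,\infty)$. Choose $q$ with $y/q\in[1.4,1.96]$. Then $q<2^{1685}$, so $|V_3|=\rho+2\sigma\le2\log_2q$ is bounded by an absolute constant.

**Step 4: the negligible families, and the exact order.** Relative to Section 6, $|\mathcal Z|$ and $|\mathcal E|$ are multiplied by $2^{|V_3|}$, $|\mathcal D|$ is unchanged, and $|\mathcal T|-1$ is multiplied by $q\ge1$. All these factors are bounded. So still $|\mathcal Z|=o(|\mathcal T|)$, $|\mathcal E|=o(|\mathcal D|)$, $|\mathcal D|=o(|\mathcal T|)$ and $|\mathcal W|=(1+o(1))|\mathcal D|$. Moreover $n/|\mathcal T|=(1+o(1))y/q$. Let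
$$M=n-|\mathcal T|-|\mathcal Z|,\qquad\lambda=\lfloor M/|\mathcal W|\rfloor,\qquad\mu=M-\lambda|\mathcal W| .$$
Since $n/|\mathcal T|\ge1.4-o(1)$, $M$ is positive, and in fact of order $n$, so $\lambda\ge1$ for large $n$. Also $\mu<|\mathcal W|=o(n)$. By Step 2, $|S|=n$ exactly.

**Step 5: the estimates.** Put $\theta=|\mathcal T|/n$. Then $\theta\in[\frac1{1.96}-o(1),\frac57+o(1)]$, $\lambda|\mathcal D|=(1-\theta+o(1))n$ and $\lambda|\mathcal E|=o(n)$. All elements outside $\mathcal T\times\{1\}$ have label $\ne1$, so
$$\tfrac1n|P_*|=1-\theta\le\tfrac{24}{49}+o(1)<0.490+o(1).$$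
For $P_v$, the parts coming from $\mathcal Z\times\{0\}$, from $\mathcal E$ and from the $\mu$ extra elements are $o(n)$ in total. For $v\in V_1$, at most $6\cdot2^{800s}\cdot2^{880s}\cdot q=(\frac6{11}+o(1))|\mathcal T|$ members of $\mathcal T$ contain $v$; for $v\in V_2$ at most half do; for $v\in V_3$ at most $\frac23$ do. The frequencies in $\mathcal D$ are $\frac38$, $\frac7{16}$ and $0$. Hence
$$v\in V_1:\quad\tfrac1n|P_v|\le\tfrac6{11}\theta+\tfrac38(1-\theta)+o(1)=\tfrac38+\tfrac{15}{88}\theta+o(1)<0.4968+o(1),$$
$$v\in V_2:\quad\tfrac1n|P_v|\le\tfrac12\theta+\tfrac7{16}(1-\theta)+o(1)=\tfrac7{16}+\tfrac1{16}\theta+o(1)<0.483+o(1),$$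
$$v\in V_3:\quad\tfrac1n|P_v|\le\tfrac23\theta+o(1)<0.477+o(1),$$
each time inserting $\theta\le\frac57+o(1)$. By Lemma 2, $r(S)\le0.497n$ for all large $n$, and $0.497n<\frac n2-1\le\lfloor(n-1)/2\rfloor$ once $0.003n>1$. $\blacksquare$

## 8. One coordinate, one entropy inequality

We turn to the lower bound, Theorem C. By (1) it is enough to find $a\ne b$ with $|I(a,b)|\ge\psi n$. The tool is entropy.

For a random variable $X$ with finitely many values put $H(X)=-\sum_x\Pr(X=x)\ln\Pr(X=x)$, and let $H(X\mid Y)$ be the average over $y$ of the entropy of the law of $X$ given $Y=y$. Let $h(x)=-x\ln x-(1-x)\ln(1-x)$ on $[0,1]$, with $0\ln 0=0$. We use these textbook facts.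

* (E1) If $X$ takes values in an $n$-element set, $H(X)\le\ln n$, with equality when $X$ is uniform. If $g$ is injective, $H(g(X))=H(X)$.
* (E2) Chain rule: $H(X_1,\dots,X_k)=\sum_jH(X_j\mid X_{<j})$, where $X_{<j}=(X_1,\dots,X_{j-1})$.
* (E3) Conditioning on more does not increase entropy: $H(X\mid Y,W)\le H(X\mid Y)$.
* (E4) Grouping: if $\Pr(X=c)=p$, then $H(X)=h(p)+(1-p)H(X\mid X\ne c)$, where the last term is the entropy of the law of $X$ given $X\ne c$ (and is read as $0$ if $p=1$).
* (E5) Concavity: the entropy of a mixture of laws is at least the mixture of the entropies.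

**The case of a single bit.** Suppose $X,Y$ are independent, each equal to $1$ with probability $p$ and to $0$ otherwise, and $Z=XY$. Then $\Pr(Z=1)=p^2$. If $\varphi<p<1$, then $1-p<p^2<p$. Since $h$ is symmetric about $\frac12$ and strictly concave, $h(p^2)>h(p)$: multiplying raises the entropy. At $p=\varphi$ we have $\varphi^2=1-\varphi$, and $h(\varphi^2)=h(\varphi)$. Now let $X,Y$ be independent and uniform on a semigroup $S$. Then $XY$ has values in $S$, so its entropy is at most $H(X)$. If $S$ were a product of independent bits, each equal to $1$ with probability $p_j>\varphi$, and not all constant, this would be a contradiction. So some $p_j\le\varphi$, and the complementary set would have proportion at least $\psi$.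

This argument breaks at two points in a general $S$. The coordinates are dependent: revealing them one by one, we meet conditional probabilities $s$ for $X$ and $t$ for $Y$, which need not be equal or exceed $\varphi$; only their averages are known to. And a coordinate need not be a bit. The next lemma repairs the first point: its right side is linear in $s$ once $t$-terms are separated, so it can be averaged.

**Lemma 4.** For all $s,t\in[0,1]$, $\quad h(st)\ge\dfrac1{2\varphi}\bigl(s\,h(t)+t\,h(s)\bigr)$.

For $s=t=\varphi$ both sides equal $h(\varphi)$, so the constant cannot be improved.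

*Proof.* **Step 1: change variables so that products become sums.** If $st=0$, the right side is $0$. For $u\ge0$ let $K(u)=h(e^{-u})/e^{-u}$. It is continuous with $K(0)=0$, and for $u>0$
$$K(u)=u-(e^u-1)\ln(1-e^{-u}).$$
Differentiating, and using $(e^u-1)\frac{e^{-u}}{1-e^{-u}}=1$,
$$K'(u)=1-e^u\ln(1-e^{-u})-1=-e^u\ln(1-e^{-u})=\sum_{m\ge1}\frac{e^{-(m-1)u}}m ,$$
which is decreasing in $u$. So $K$ is concave on $[0,\infty)$.

**Step 2: reduce to $s=t$.** Claim: $\varphi K(2u)\ge K(u)$ for all $u\ge0$. Given the claim, let $s=e^{-u}$, $t=e^{-w}$. By concavity and the claim,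
$$K(u)+K(w)\le2K\bigl(\tfrac{u+w}2\bigr)\le2\varphi K(u+w).$$
Multiply by $st$: since $sK(u)=h(s)$, $tK(w)=h(t)$ and $stK(u+w)=h(st)$, this is $t\,h(s)+s\,h(t)\le2\varphi h(st)$.

**Step 3: set up the claim as a sign question.** Put $G(u)=\varphi K(2u)-K(u)$ and $x=e^{-u}$. From Step 1, $G'(u)=2\varphi K'(2u)-K'(u)=g(x)/x^2$ with
$$g(x)=x\ln(1-x)-2\varphi\ln(1-x^2),\qquad 0<x<1 .$$
We compute
$$g'(x)=\ln(1-x)-\frac x{1-x}+\frac{4\varphi x}{1-x^2},$$
$$g''(x)=-\frac1{1-x}-\frac1{(1-x)^2}+\frac{4\varphi(1+x^2)}{(1-x^2)^2}.$$
Multiplying by $(1-x^2)^2$ and using $(1-x)(1+x)^2+(1+x)^2=(1+x)^2(2-x)=2+3x-x^3$,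
$$(1-x^2)^2g''(x)=4\varphi(1+x^2)-(2+3x-x^3).$$

**Step 4: the shape of $g$.** The last expression has second derivative $8\varphi+6x>0$, so it is convex on $[0,1]$, and its value at $0$ is $4\varphi-2>0$. So the sign of $g''$ is $+$, then possibly $-$, then possibly $+$. As $g'(0)=0$, the function $g'$ starts at $0$ and increases, then possibly decreases, then possibly increases. Hence its sign is $+$, then possibly $-$, then possibly $+$. As $g(0)=0$, the function $g$ increases from $0$, then possibly decreases, then possibly increases.

Now $1-\varphi=\varphi^2$ and $1-\varphi^2=\varphi$. So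
$$g(\varphi)=\varphi\ln\varphi^2-2\varphi\ln\varphi=0,$$
$$g'(\varphi)=2\ln\varphi-\frac1\varphi+4\varphi<-0.1<0$$
(numerically $-0.962-1.618+2.472$). Also
$$g(x)=(x-2\varphi)\ln(1-x)-2\varphi\ln(1+x)\to+\infty\quad\text{as }x\to1,$$
since $2\varphi>1$. So $\varphi$ lies inside the decreasing stretch of $g$. Before $\varphi$, $g$ is positive: on the first increasing stretch because $g(0)=0$, and from there to $\varphi$ because it decreases to $g(\varphi)=0$. After $\varphi$, $g$ becomes negative, and then it increases to $+\infty$, so it has exactly one further zero $x_1$. In sum, $g>0$ on $(0,\varphi)$, $g<0$ on $(\varphi,x_1)$, $g>0$ on $(x_1,1)$.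

**Step 5: conclude $G\ge0$.** In terms of $u=-\ln x$, $G$ increases on $[0,-\ln x_1]$, decreases on $[-\ln x_1,-\ln\varphi]$, and increases afterwards. Here $G(0)=0$ and
$$G(-\ln\varphi)=\varphi\,\frac{h(\varphi^2)}{\varphi^2}-\frac{h(\varphi)}\varphi=\frac{h(\varphi^2)-h(\varphi)}\varphi=0,$$
because $\varphi^2=1-\varphi$. So $G\ge0$ on each of the three intervals. $\square$

## 9. Maximal sets $I(a,b)$ as coordinates, and the bound $\psi n-2$

We now need coordinates on an arbitrary $S$. The plan: a maximal set $P=I(a,b)$ determines an idempotent $f$, and $x\mapsto fx$ is one coordinate. The notation of Sections 4 to 7 is no longer in force.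

An example: in $L_1=\{1,0,z\}$ we have $I(1,0)=I(1,z)=\{0\}$ and $I(0,z)=\{0,z\}$. So there is one maximal set, $P=\{0,z\}$. Its complement is $T=\{1\}$, the idempotent will be $f=1$, and the coordinate $x\mapsto fx$ takes three values. This is the second point at which the bit argument broke: outside $T$ a coordinate can have many values.

### Proof of Theorem C

Let $S$ be a finite commutative semigroup of order $n\ge2$ with trivial subgroups. Each $I(a,b)$ is empty or an ideal: $ax=bx$ implies $axs=bxs$. If $I(a,b)=S$ for some $a\ne b$, then $r(S)\ge n-2\ge\psi n-2$ by (1). Assume from now on that no $I(a,b)$ with $a\ne b$ equals $S$.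

**Step 1: the complement of a maximal set is a subsemigroup.** This is where maximality is used. Let $P=I(a,b)$ be inclusion-maximal among all $I(a',b')$ with $a'\ne b'$, and $T=S\setminus P\ne\emptyset$. Let $x,y\in T$. Then $ax\ne bx$, and $I(ax,bx)\supseteq P$, since $ap=bp$ implies $axp=bxp$. By maximality $I(ax,bx)=P$. As $y\notin P$, $axy\ne bxy$, that is, $xy\in T$.

**Step 2: $T$ has the form $\{x:fx=f\}$ for an idempotent $f$.** In a finite semigroup the powers of each $t$ are eventually periodic, so some power of $t$ is idempotent. If $t^{k}$ is idempotent, then so is $t^{kl}=t^k$ for every $l\ge1$. So there is a common exponent $\omega\ge2$ such that $t^\omega$ is idempotent for all $t\in S$. Put $f=\prod_{t\in T}t^\omega$. By Step 1, $f\in T$; it is idempotent, as a product of commuting idempotents; and $ft^\omega=f$ for $t\in T$, because $t^\omega$ is one of the factors.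

Consider $fT=\{ft:t\in T\}$. It is closed under multiplication, contains $f=ff$, and $f$ acts on it as identity. For $t\in T$ we have $t^{\omega-1}\in T$, since $\omega\ge2$, and
$$(ft)(ft^{\omega-1})=ft^\omega=f .$$
So $fT$ is a subgroup of $S$. By hypothesis it is trivial: $ft=f$ for all $t\in T$. If $x\in P$, then $fx\in P$ since $P$ is an ideal, while $f\in T$; so $fx\ne f$. Thus
$$T=\{x\in S:fx=f\}. \tag{4}$$

**Step 3: the coordinates determine the element.** Let $P_1,\dots,P_k$ be all the maximal sets, with complements $T_j$ and idempotents $f_j$ from Step 2. For $a\ne b$ some $P_j$ contains $I(a,b)$, as $S$ is finite. Since $f_j\notin P_j$, we have $f_j\notin I(a,b)$, that is, $f_ja\ne f_jb$. So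
$$x\mapsto(f_1x,\dots,f_kx)\quad\text{is injective.}$$
The monoid $f_jS$ has identity $f_j$. By (4), $f_jT_j=\{f_j\}$. Put $N_j=f_jP_j$. If $P_j$ is nonempty, $N_j\subseteq P_j$ does not contain $f_j$, and $N_j$ is an ideal of $f_jS$. So $f_jS=\{f_j\}\sqcup N_j$, where $N_j$ is an ideal of $f_jS$ or empty. In particular a product in $f_jS$ equals $f_j$ only if both factors do.

**Step 4: compare the entropy of a product with that of a factor.** Let $X,Y$ be independent and uniform on $S$. Put $Z=XY$, $X_j=f_jX$, $Y_j=f_jY$ and $Z_j=f_jZ$. Since $f_j$ is idempotent, $Z_j=X_jY_j$. Put $p_j=\Pr(X_j=f_j)$, which is $|T_j|/n$ by (4). By (E1),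
$$H(Z)\le\ln n=H(X). \tag{5}$$
We bound $H(Z)$ from below. By Step 3 and (E1), $H(Z)=H(Z_1,\dots,Z_k)$. Since $Z_{<j}$ is a function of $(X_{<j},Y_{<j})$, (E2) and (E3) give
$$H(Z)=\sum_jH(Z_j\mid Z_{<j})\ge\sum_jH(Z_j\mid X_{<j},Y_{<j}). \tag{6}$$

**Step 5: split the entropy of one coordinate.** The purpose is to separate the bit "$X_j=f_j$ or not" from the rest. For a value $\xi$ of $X_{<j}$ let
$$s(\xi)=\Pr(X_j=f_j\mid X_{<j}=\xi),\qquad e(\xi)=H(X_j\mid X_{<j}=\xi,\ X_j\ne f_j),$$
with $e(\xi)=0$ if $s(\xi)=1$. By (E4), averaged over $\xi$ distributed as $X_{<j}$,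
$$H(X_j\mid X_{<j})=a_j+b_j,\qquad a_j=\mathbb E\,h(s(\xi)),\quad b_j=\mathbb E\bigl[(1-s(\xi))e(\xi)\bigr]. \tag{7}$$
Also $\mathbb E\,s(\xi)=p_j$. As $Y$ has the same law as $X$, the same functions describe $Y_j$ given $Y_{<j}$.

**Step 6: bound the entropy of $Z_j$ below.** Condition on $X_{<j}=\xi$ and $Y_{<j}=\eta$, and write $s=s(\xi)$, $t=s(\eta)$. Then $X_j$ and $Y_j$ are still independent. By Step 3, $Z_j=f_j$ exactly when $X_j=Y_j=f_j$, which has probability $st$. The complementary event splits into three:

* $X_j\ne f_j=Y_j$, of probability $(1-s)t$, on which $Z_j=X_jf_j=X_j$; by independence the law of $Z_j$ on it has entropy $e(\xi)$;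
* $X_j=f_j\ne Y_j$, of probability $s(1-t)$, on which $Z_j=Y_j$, with entropy $e(\eta)$;
* $X_j\ne f_j\ne Y_j$, of probability $(1-s)(1-t)$, on which the entropy of $Z_j$ is at least $0$.

So the law of $Z_j$ given $Z_j\ne f_j$ is a mixture of three laws, and (E4) with (E5) gives
$$H(Z_j\mid X_{<j}=\xi,Y_{<j}=\eta)\ge h(st)+(1-s)t\,e(\xi)+s(1-t)\,e(\eta). \tag{8}$$

**Step 7: average.** Average (8) over the independent $\xi,\eta$. By Lemma 4 and independence,
$$\mathbb E\,h(st)\ge\frac1{2\varphi}\,\mathbb E\bigl[s\,h(t)+t\,h(s)\bigr]=\frac1{2\varphi}\cdot2p_ja_j=\frac{p_j}\varphi a_j .$$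
Also $\mathbb E[(1-s)t\,e(\xi)]=p_jb_j$, and likewise for the last term. Since $2>1/\varphi$, and by (7),
$$H(Z_j\mid X_{<j},Y_{<j})\ge\frac{p_j}\varphi a_j+2p_jb_j\ge\frac{p_j}\varphi(a_j+b_j)=\frac{p_j}\varphi H(X_j\mid X_{<j}). \tag{9}$$

**Step 8: the contradiction.** Suppose $p_j>\varphi$ for all $j$, and put $\kappa=\min_jp_j/\varphi>1$. Summing (9) over $j$ and using (6), the chain rule and the injectivity of Step 3,
$$H(Z)\ge\kappa\sum_jH(X_j\mid X_{<j})=\kappa H(X)=\kappa\ln n>\ln n,$$
since $n\ge2$. This contradicts (5). So some $p_j\le\varphi$, that is, $|P_j|=(1-p_j)n\ge\psi n$. Since $P_j=I(a,b)$ for some $a\ne b$, (1) gives $r(S)\ge|P_j|-2\ge\psi n-2$. $\blacksquare$
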